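# Deterministic outputs in multi-distribution learning: a lower bound of order $dk/\varepsilon^2$

## 1. Predictors, losses and learners for $k$ distributions

Throughout, $\mathcal X$ is an instance space, labels lie in $\{0,1\}$, and $\mathcal H\subseteq\{0,1\}^{\mathcal X}$ is a nonempty class of functions.

**Definition (VC dimension).** A finite set $S\subseteq\mathcal X$ is *shattered* by $\mathcal H$ if every function $S\to\{0,1\}$ is the restriction of some $h\in\mathcal H$. The VC dimension of $\mathcal H$ is the largest size of a shattered set.

*Example.* The indicators of single points of $\{1,2,3\}$ have VC dimension $1$: one point can get both labels, but no two points can both get the label $1$.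

**Definition (multi-distribution learning).** There are $k$ unknown distributions $D_1,\dots,D_k$ on $\mathcal X\times\{0,1\}$. The learner knows $\mathcal H,k,\varepsilon,\delta$ and may draw i.i.d. samples from any $D_i$ of its choosing, adaptively. Write
$$L_{D_i}(h)=\Pr_{(x,y)\sim D_i}[h(x)\ne y],\qquad \mathrm{OPT}=\inf_{h\in\mathcal H}\max_{i\in[k]}L_{D_i}(h).$$
The goal is to output, with probability at least $1-\delta$, a predictor $\hat h$ with $\max_iL_{D_i}(\hat h)\le\mathrm{OPT}+\varepsilon$, using few samples in total. No relation between $\mathcal H$ and the $D_i$ is assumed (the agnostic setting).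

*Example.* Let $\mathcal X=\{a\}$, let $\mathcal H$ contain both functions, let $D_1$ always output $(a,0)$ and $D_2$ always $(a,1)$. Each function has loss $1$ on one of the two, so $\mathrm{OPT}=1$.

**Definition (randomized and improper predictors).** A randomized predictor is a distribution over functions $\mathcal X\to\{0,1\}$, and its loss is the expected loss. A deterministic predictor is a single function. A learner is *improper* if its output need not lie in $\mathcal H$ and *proper* if it always does.

*Example.* In the one-point example the fair coin has loss $1/2$ on both distributions, below $\mathrm{OPT}=1$. For impropriety: the pointwise majority of the three singleton indicators on $\{1,2,3\}$ is the zero function, which is not in the class.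

**Definition (deterministic learner).** A deterministic learner for $(\mathcal H,k,\varepsilon,\delta)$ is any adaptive, possibly internally randomized, procedure such that for every $k$-tuple $D_1,\dots,D_k$, with probability at least $1-\delta$, it outputs one function $f:\mathcal X\to\{0,1\}$ with $\max_iL_{D_i}(f)\le\mathrm{OPT}+\varepsilon$. The function $f$ need not lie in $\mathcal H$, and computation is unbounded. We let $N$ be an upper bound, valid for every $k$-tuple, on the expected total number of samples. In particular $N$ may be a worst-case bound.

*Example.* A procedure that flips a coin and then outputs either $f_1$ or $f_2$ has outputs of the allowed form, and it is judged by the function it actually outputs. The half-half mixture of $f_1$ and $f_2$, judged by its average loss, is not of the allowed form.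

Two learning facts will be used.

**Fact 1 (uniform convergence).** There is an absolute constant $C_1$ such that for a class of VC dimension $d\ge1$ and one distribution $D$, a sample of size $C_1(d+\log(1/\delta'))/\alpha^2$ satisfies $\sup_{h\in\mathcal H}|\hat L(h)-L_D(h)|\le\alpha$ with probability at least $1-\delta'$, where $\hat L$ is the empirical loss. This is Theorem 6.8 of Shalev-Shwartz and Ben-David, *Understanding Machine Learning*, under the usual measurability conventions.

**Fact 2 (randomized outputs).** As stated in "Multi-Distribution Learning In 2025" (https://eric-zhao.com/blog/multidistribution), if randomized outputs are allowed, the goal can be achieved with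
$$O\Bigl(\frac{d\log(\frac{kd}{\varepsilon})+k\log(\frac{k}{\delta\varepsilon})}{\varepsilon^2}\cdot\log^8\bigl(\tfrac{k}{\delta\varepsilon}\bigr)\Bigr)$$
samples, and this rate is optimal up to logarithmic factors.

## 2. Total variation and binary linear codes

**Definition (total variation).** For laws $P,Q$ on a countable set, $\mathrm{TV}(P,Q)=\frac12\|P-Q\|_1=\max_E|P(E)-Q(E)|$.

*Example.* The laws of a label that equals $1$ with probability $\frac12+\beta$, respectively $\frac12-\beta$, are at total variation distance $2\beta$.

**Fact 3.**
- (a) Applying the same Markov kernel to two laws does not increase their TV distance.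
- (b) If $R$ is independent of the rest and has the same law on both sides, then $\mathrm{TV}(P\otimes R,Q\otimes R)=\mathrm{TV}(P,Q)$.
- (c) If $X$ has the same law under two joint laws of $(X,Y)$, then their TV distance is the average over $X$ of the TV distance between the conditional laws of $Y$.
- (d) Pinsker: $\mathrm{TV}(P,Q)\le\sqrt{\mathrm{KL}(P\|Q)/2}$, and KL is additive over independent coordinates.
- (e) Hoeffding: if $Z_1,\dots,Z_r$ are independent and $Z_l$ lies in an interval of length $a_l$, then $\Pr[\sum Z_l-\mathbb E\sum Z_l\ge t]\le\exp(-2t^2/\sum a_l^2)$.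

**Definition (code, dual, coset).** A code is a linear subspace $C\subseteq\mathbb F_2^m$. We identify vectors in $\mathbb F_2^m$ with their supports, subsets of $[m]$, and write $|T|$ for the weight and $\langle T,s\rangle=\sum_xT_xs_x\in\mathbb F_2$. The dual is $C^\perp=\{T:\langle T,c\rangle=0\ \forall c\in C\}$, and $(C^\perp)^\perp=C$. A coset is a set $C+g$. Distances are Hamming distances.

*Example.* Let $m=4$ and $C=\{c:c_1+c_3=0\}$, of size $8$. Its dual is $\{0,\{1,3\}\}$. With $g=(1,0,0,0)$, the coset $C+g$ is $\{s:s_1\ne s_3\}$, and each of its words is at distance $1$ from $C$.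

**Fact 4.**
- (a) The average of $(-1)^{\langle T,s\rangle}$ over $s\in C$ is $1$ if $T\in C^\perp$ and $0$ otherwise.
- (b) For $\alpha\le\frac12$, at most $2^{h(\alpha)m}$ vectors lie within distance $\alpha m$ of a given vector, where $h$ is the binary entropy.

## 3. Additive or multiplicative cost in $d$ and $k$

The benchmark $\mathrm{OPT}$ is defined by single functions. By Fact 2, if we may answer with a randomized predictor, the costs of the class and of the number of distributions add up: about $(d+k)/\varepsilon^2$. The source cited in Fact 2 also says that multi-distribution learning can generally only be performed efficiently if one is happy with a randomized or improper hypothesis, and it poses as open the following question. Keep impropriety but give up randomization: can we output one function, of any shape, at additive cost?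

Precisely: is there a procedure that, for all $\mathcal H$ (of VC dimension $d$), $k$, $\varepsilon$, $\delta$ and all $D_1,\dots,D_k$, is a deterministic learner using at most
$$C\cdot\frac{d+k}{\varepsilon^2}\cdot P(d,k,1/\varepsilon,1/\delta)\tag{1}$$
samples, with one absolute constant $C>0$ and one fixed polylogarithmic $P$? A bound of order $dk/\varepsilon^2$ does not qualify. Only samples are counted; computation is free. The answer is no.

**Theorem 1.** Let $d\ge4$, $k\ge12d$. There is a class $\mathcal H$ of VC dimension exactly $d$ on a finite domain such that for all $\varepsilon\in(0,1/75]$ and $\delta\in(0,1/4]$, every deterministic learner satisfies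
$$N\ge c_0\,\frac{dk}{\varepsilon^2},\qquad c_0=5\cdot10^{-10}.$$

**Corollary.** No procedure with sample bound (1) exists.

*Proof of the Corollary from Theorem 1.* Take $k=12d$, $\varepsilon=1/75$, $\delta=1/4$. The bound (1) is a valid $N$, so after canceling $\varepsilon^{-2}$ we get $13\,C\,d\,P(d,12d,75,4)\ge12c_0d^2$, that is, $P(d,12d,75,4)\ge\frac{12c_0}{13C}\,d$ for all $d\ge4$. A polylogarithmic function cannot grow linearly. The same argument works for every fixed $\varepsilon\le1/75$. $\square$

**Theorem 2.**
- (a) For all $d\ge4$, $k\ge48$, $\varepsilon\le1/75$, $\delta\le1/4$ there is a class of VC dimension $d$ for which $N\ge\frac{c_0}{24}\,k\min\{d,k\}/\varepsilon^2$.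
- (b) $O\big(k(d+\log(k/\delta))/\varepsilon^2\big)$ samples always suffice for a deterministic, even proper, learner. Hence for $12d\le k\le2^d$, $2^{-d}\le\delta\le1/4$, $\varepsilon\le1/75$, the worst-case sample complexity over classes of VC dimension $d$ is $\Theta(dk/\varepsilon^2)$, for proper and for improper deterministic learners alike.
- (c) If $\mathcal X$ is countable and $\Pr_{D_i}[x]\le\varepsilon^2/(2\ln(2k/\delta))$ for all $i,x$, then a deterministic improper predictor is obtained with the number of samples in Fact 2, run with $(\varepsilon/2,\delta/2)$.

We start with the positive parts, since they show where a hard instance must be looked for.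

## 4. Where determinism is cheap: small $\min\{d,k\}$, and no heavy points

**Proof of Theorem 2(b), upper bound.** The purpose is to see the trivial learner. If $d=0$, the class is a single function and there is nothing to learn. Let $d\ge1$. Draw $O((d+\log(k/\delta))/\varepsilon^2)$ samples from each $D_i$, so that by Fact 1 (with $\alpha=\varepsilon/3$, $\delta'=\delta/k$) and a union bound, with probability at least $1-\delta$ all empirical losses $\hat L_i(h)$, $h\in\mathcal H$, are within $\varepsilon/3$ of $L_{D_i}(h)$. Output $\hat h\in\mathcal H$ minimizing $\max_i\hat L_i$; the minimum exists because empirical losses take finitely many values. For every $h\in\mathcal H$,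
$$\max_iL_{D_i}(\hat h)\le\max_i\hat L_i(\hat h)+\tfrac\varepsilon3\le\max_i\hat L_i(h)+\tfrac\varepsilon3\le\max_iL_{D_i}(h)+\tfrac{2\varepsilon}3.$$
Take the infimum over $h$. $\square$

So for $k=1$ the question is trivial, and likewise whenever $\min\{d,k\}\le A$ for a constant $A$: then $dk\le A(d+k)$ and the trivial learner has a bound of the form (1). A counterexample needs both $d$ and $k$ large.

The first thing a sensible person tries is to take the cheap randomized predictor from Fact 2 and round it, point by point, to one function. When no point carries much probability, this works.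

**Proof of Theorem 2(c).** Run the learner of Fact 2 with $(\varepsilon/2,\delta/2)$. Let $q(x)$ be the probability that its output predicts $1$ at $x$. Draw $f(x)\sim\mathrm{Ber}(q(x))$ independently over $x$, and output $f$. Write $D_i(x,y)$ for the probability of $(x,y)$ and $D_i(x)=D_i(x,0)+D_i(x,1)$. Then
$$L_{D_i}(f)=\sum_x\big[D_i(x,0)f(x)+D_i(x,1)(1-f(x))\big]$$
is a sum of independent terms, and the term at $x$ takes two values that differ by at most $D_i(x)$. Its mean is the loss of the randomized predictor on $D_i$. Moreover
$$\sum_xD_i(x)^2\le\max_xD_i(x)\le\tau:=\frac{\varepsilon^2}{2\ln(2k/\delta)}.$$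
If $\mathcal X$ is finite, Hoeffding's inequality with $t=\varepsilon/2$ bounds the probability that $L_{D_i}(f)$ exceeds its mean by $\varepsilon/2$ by $\exp(-\varepsilon^2/(2\tau))=\delta/(2k)$. If $\mathcal X$ is infinite, enumerate it. The sum of all terms beyond the first $r$ differs from its mean by at most the tail mass $\rho_r\to0$. So for large $r$ the probability is at most $\exp(-2(\varepsilon/2-\rho_r)^2/\tau)$, and $r\to\infty$ gives the same bound. A union bound over $i$ costs $\delta/2$, the learner of Fact 2 fails with probability at most $\delta/2$, and otherwise $\max_iL_{D_i}(f)\le\mathrm{OPT}+\varepsilon/2+\varepsilon/2$. $\square$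

The argument stops exactly at $\sum_xD_i(x)^2$: a single point of mass comparable to $\varepsilon$ already destroys the concentration. So hard instances must live on heavy points, and there we should make a function commit.

## 5. Clauses as distributions, and a choice that rounding does not make

Fix a special point $z$. Here is a way to turn logical constraints on $f$ into distributions.

**Definition (clause distribution).** A clause is a set of $w\le4$ literals $(p_l,\sigma_l)$ on distinct points $p_l\neq z$. A function $f$ satisfies it if $f(p_l)=\sigma_l$ for some $l$. Its distribution outputs, with probability $2/3$, a uniformly random literal $(p_l,\sigma_l)$ as a labeled example, and with probability $1/3$ the example $(z,0)$.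

*Example.* For $\{(p,1),(q,1)\}$, each of $(p,1),(q,1),(z,0)$ has probability $1/3$. With $f(z)=0$, the loss is $1/3$ if exactly one of $f(p),f(q)$ is $1$, and $2/3$ if neither is.

In general, for $\varepsilon\le1/75$:
$$f\text{ violates the clause}\ \Rightarrow\ \text{loss}\ge\tfrac23>\tfrac12+\varepsilon;\qquad f\text{ satisfies it and }f(z)=0\ \Rightarrow\ \text{loss}\le\tfrac23\big(1-\tfrac1w\big)\le\tfrac12.\tag{2}$$
The second inequality is where $w\le4$ is used.

We want to force "$f(\lambda_i)=1$ for some $i$" on points $\lambda_1,\dots,\lambda_K$. The single clause $\lambda_1\vee\dots\vee\lambda_K$, made into a distribution in the same way, would be useless: if exactly one literal holds and $f(z)=0$, the loss is $\frac23(1-\frac1K)$, against $\frac23$ for a violation, and a tolerance $\varepsilon$ cannot see the difference once $K\ge\frac2{3\varepsilon}$. So we use a tree. Take a rooted tree with leaves $\lambda_1,\dots,\lambda_K$ in which every internal node has two children; it has $2K-1$ nodes. The **tree clauses** are $\{(\text{root},1)\}$ and, for each internal node $a$ with children $a',a''$, the clause $\neg a\vee a'\vee a''$.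 These are $1+(K-1)=K$ clauses of width at most $3$. If $f$ satisfies them, then $f(\text{root})=1$ and every internal node with value $1$ has a child with value $1$; walking down,
$$f(\lambda_i)=1\ \text{ for at least one } i.\tag{3}$$

Let $g_i$ be the indicator of the root–$\lambda_i$ path. It satisfies all tree clauses. The uniform mixture of $g_1,\dots,g_K$ satisfies all of them too, and predicts $1$ on each leaf with probability only $1/K$. Try to round this mixture, with $K\ge12$:

- *Majority vote.* The mixture predicts $1$ at a node with probability equal to the fraction of leaves below it. The vote is $1$ at the root and $0$ at every leaf, so by (3) it violates a clause.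
- *Independent rounding.* The root gets $1$. All leaves get $0$ with probability $(1-\frac1K)^K\ge(\frac{11}{12})^{12}>\frac13$, and then a clause is violated.
- *Drawing one $g_i$.* This satisfies the clauses, but concentrates on one leaf the value $1$ that the mixture had spread over $K$ leaves.

So a single function has to select a leaf. It remains to make the selection expensive: only one leaf should be right, and checking whether a given leaf is right should cost about $d/\varepsilon^2$ samples.

## 6. A hidden word behind each leaf

Add code points $e_1,\dots,e_m$, with $m\approx d$. For $\beta\in(0,\frac14]$ and $s\in\mathbb F_2^m$ let $Q_s$ be the law of $(x,y)$ with $x$ uniform on $[m]$ and $\Pr[y=s_x\mid x]=\frac12+\beta$. Set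
$$b=25\varepsilon\le\tfrac13,\qquad\beta=\frac b{2(1-b)},\qquad\text{so}\quad\beta\le\tfrac14,\quad\beta\le\tfrac34b,\quad(1-b)\beta=\tfrac b2.\tag{4}$$

**Definition (signal distribution).** For a hidden word $s^{(i)}\in\mathbb F_2^m$, the distribution $D_i$ outputs $(\lambda_i,0)$ with probability $b$; with probability $1-b$ it draws $(x,y)\sim Q_{s^{(i)}}$ and outputs $(e_x,y)$.

Write $f|_e=(f(e_x))_x$ and $\rho_i(f)=\mathrm{dist}(f|_e,s^{(i)})/m$. On the code points, $f$ errs with probability $\frac12-\beta$ where it agrees with $s^{(i)}$ and $\frac12+\beta$ where it does not, so by (4)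
$$L_{D_i}(f)=bf(\lambda_i)+(1-b)\big(\tfrac12-\beta+2\beta\rho_i(f)\big)=\tfrac12-b+b\rho_i(f)+bf(\lambda_i).\tag{5}$$
Hence
$$f(\lambda_i)=0\ \Rightarrow\ L_{D_i}(f)\le\tfrac12;\qquad f(\lambda_i)=1\ \Rightarrow\ L_{D_i}(f)=\tfrac12+b\rho_i(f).\tag{6}$$

*Example.* For $m=1$, an unselected leaf with the wrong bit has loss exactly $\frac12$, a selected leaf with the right bit also has loss $\frac12$, and a selected leaf with the wrong bit has loss $\frac12+b$.

So unselected leaves never hurt, and a selected leaf $i$ requires $\rho_i(f)\le\varepsilon/b=\frac1{25}$. Now suppose that further clauses force $f|_e\in C$ for some set $C$ of words. Leaf $i$ is *good* if $s^{(i)}\in C$ and *bad* if $\mathrm{dist}(s^{(i)},C)>m/25$; a bad leaf cannot be selected. With exactly one good leaf, $f$ must identify it. Everything depends on $C$. Three natural choices are too weak.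

*All words, $C=\mathbb F_2^m$.* Then every leaf is good. A learner selects $\lambda_1$ and finds a word with $\rho_1\le\frac1{25}$ by minimizing empirical loss on $D_1$ over the functions that select $\lambda_1$. By Fact 1 and (6) this takes $O((m+\log(1/\delta))/\varepsilon^2)$ samples in total, which is additive.

*One word, $C=\{0\}$.* A bad word has more than $m/25$ ones. Among samples of $Q_s$ the label $1$ has probability $\frac12-\beta$ if $s=0$, and at least $\frac12-\beta+\frac{2\beta}{25}$ if $s$ is bad. By Hoeffding, $O(\log(k/\delta)/\beta^2)$ samples per leaf separate the two. The total is of order $k/\varepsilon^2$ up to a logarithm.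

The third choice is a code described by parity checks on few code points. To judge it we need to know how well samples of $Q_s$ can tell a code from its coset.

## 7. How many noisy samples reveal a coset

For $S\subseteq\mathbb F_2^m$ let $P^n_S=|S|^{-1}\sum_{s\in S}Q_s^{\otimes n}$: draw $s$ uniformly from $S$, then $n$ samples from $Q_s$.

**Lemma 1.** Let $C\subseteq\mathbb F_2^m$ be a linear code, $B=C^\perp$, $g\in\mathbb F_2^m$, $\beta\in(0,\frac14]$. Then
$$\mathrm{TV}(P^n_C,P^n_{C+g})\le\sum_{T\in B\setminus0}\big(3\beta\sqrt{n/m}\big)^{|T|}.\tag{7}$$

*Example.* Take $m=4$, $C=\{c_1=c_3\}$, $B=\{0,\{1,3\}\}$, $g=(1,0,0,0)$, $n=2$. The two laws differ only when one sample falls on $1$ and the other on $3$, which has probability $\frac18$. Then the labels agree with probability $(\frac12+\beta)^2+(\frac12-\beta)^2=\frac12+2\beta^2$ for $C$ and $\frac12-2\beta^2$ for $C+g$, and each label alone is fair. So the TV distance is $\frac18\cdot4\beta^2=\frac{\beta^2}2$, and (7) gives $\frac92\beta^2$.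

*Proof.* **Step 1: condition on the positions.** This makes the labels independent across points, given $s$. The law of $(x_1,\dots,x_n)$ does not depend on $s$, so by Fact 3(c) it suffices to bound the average over positions of the conditional TV distance of the labels. Let $n_x$ be the number of samples at $x$, and for $\sigma\in\{0,1\}$ let $\mu^x_\sigma$ be the law of the $n_x$ labels at $x$ when $s_x=\sigma$.

**Step 2: expand in characters.** The aim is to see which terms depend on the choice of $C$ or $C+g$. Put $\bar\mu^x=\frac12(\mu^x_0+\mu^x_1)$ and $\Delta^x=\frac12(\mu^x_0-\mu^x_1)$. Then $\mu^x_\sigma=\bar\mu^x+(-1)^\sigma\Delta^x$ and $\|\Delta^x\|_1=\mathrm{TV}(\mu^x_0,\mu^x_1)=:\tau_x$. Multiplying out, the label law given $s$ is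
$$\bigotimes_x\mu^x_{s_x}=\sum_{T\subseteq[m]}(-1)^{\langle T,s\rangle}\bigotimes_{x\in T}\Delta^x\otimes\bigotimes_{x\notin T}\bar\mu^x.$$
By Fact 4(a), averaging over $s\in C$ keeps exactly the terms with $T\in C^\perp=B$. Averaging over $C+g$ keeps the same terms with the signs $(-1)^{\langle T,g\rangle}$. The terms $T=0$ agree. Each other term has $\ell_1$ norm $\prod_{x\in T}\tau_x$, and its coefficients differ by at most $2$. So the conditional TV distance is at most
$$\tfrac12\cdot2\sum_{T\in B\setminus0}\ \prod_{x\in T}\tau_x.$$

**Step 3: bound $\tau_x$.** One label contributes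
$$\mathrm{KL}=\big(\tfrac12+\beta\big)\ln\frac{1+2\beta}{1-2\beta}+\big(\tfrac12-\beta\big)\ln\frac{1-2\beta}{1+2\beta}=2\beta\ln\frac{1+2\beta}{1-2\beta}.$$
From $\ln\frac{1+t}{1-t}=2\sum_{r\ge0}\frac{t^{2r+1}}{2r+1}\le\frac{2t}{1-t^2}$ with $t=2\beta$ we get $\mathrm{KL}\le2\beta\cdot\frac{4\beta}{1-4\beta^2}\le\frac{32}3\beta^2$, as $\beta\le\frac14$. By Pinsker and additivity, $\tau_x\le\sqrt{n_x\cdot\frac{16}3\beta^2}\le3\beta\sqrt{n_x}$.

**Step 4: average over positions.** By Jensen, $\mathbb E\prod_{x\in T}\sqrt{n_x}\le(\mathbb E\prod_{x\in T}n_x)^{1/2}$. The product $\prod_{x\in T}n_x$ counts the ways to choose, for each $x\in T$, a sample located at $x$; these samples are distinct. There are $n(n-1)\cdots(n-|T|+1)$ assignments of distinct samples, each correct with probability $m^{-|T|}$. So $\mathbb E\prod_{x\in T}n_x\le(n/m)^{|T|}$. Combining the steps gives (7). $\square$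

Thus dual words of low weight are what gives a coset away. If $\sum_{T\in B\setminus0}\eta^{|T|}$ is small for some constant $\eta$, then $n=\eta^2m/(9\beta^2)$ samples say almost nothing, and this is the order $m/\varepsilon^2$ we want.

**The conflict with short clauses.** To force $f|_e\in C$ we have clauses of width at most $4$. An XOR constraint on $w$ points, written directly on those points, takes $2^{w-1}$ clauses of width $w$, each forbidding one odd-parity assignment. So we would like checks on at most $4$ points. But a check on $4$ code points *is* a dual word of weight $4$. Suppose $C=\{c:\sum_{j\in J_a}c_j=0,\ a\in[M]\}$ for a partition of $[m]$ into $M=m/4$ sets of size $4$. The $M$ words of weight $4$ alone contribute $\frac m4\cdot81\beta^4n^2/m^2$ to the right side of (7), which is unbounded in $m$ when $n$ is a fixed multiple of $m/\beta^2$. This is not a weakness of the lemma. Here is a test that uses only order $m^{3/4}/\beta^2$ samples.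

Take a Poisson number of samples with mean $n$ and put $\lambda=n/m=r/\beta^2$. Let $Z_x$ be the sum of $(-1)^y$ over the samples at $x$. The $Z_x$ are independent with mean $2\beta\lambda(-1)^{s_x}$ and variance $\lambda$. Let $Z=\sum_a\prod_{x\in J_a}Z_x$. If $v$ of the checks fail for $s$, then
$$\mathbb EZ=(M-2v)(2\beta\lambda)^4,\qquad\mathrm{Var}\,Z\le M(\lambda+4\beta^2\lambda^2)^4=M\lambda^4(1+4r)^4.$$
Flipping one coordinate per failed check leads into $C$, so a word at distance more than $m/25$ from $C$ has $v>m/25$. The means for good and bad words therefore differ by at least $\frac{2m}{25}(2\beta\lambda)^4$, which is at least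
$$\frac{\frac{8M}{25}\cdot16\,\beta^4\lambda^2}{\sqrt M(1+4r)^2}=\frac{5.12\sqrt M\,r^2}{(1+4r)^2}$$
times $\sqrt M\lambda^2(1+4r)^2$. Let $r=2M^{-1/4}$ and suppose $r\le\frac14$ (that is, $M\ge4096$). Then the ratio is at least $5.12$, and by Chebyshev a threshold half way errs with probability at most $1/2.56^2<\frac16$. Here $n=rm/\beta^2$ is of order $m^{3/4}/\beta^2$.

The way out is to put the short checks not on the sampled points but on auxiliary points on which no signal distribution places any mass. Let the auxiliary points carry running sums of the code symbols. Each link of a running sum is a short constraint, and a check on four running sums is short; but expressed in the code symbols themselves, it is typically long.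

## 8. A code with four-term checks on running sums

Let $m=4M$, $M\ge1$, and let $J_1,\dots,J_M$ be a partition of $[m]$ into $4$-sets. For $u\in\mathbb F_2^M$ let $y_u=\sum_au_a\mathbf 1_{J_a}$. Let $\mathrm{acc}(y)_x=\sum_{j\le x}y_j\in\mathbb F_2$, and
$$B=\{\mathrm{acc}(y_u):u\in\mathbb F_2^M\},\qquad C=B^\perp.$$
Both $u\mapsto y_u$ and $\mathrm{acc}$ are linear and injective (from $\mathrm{acc}(y)$ one recovers $y$ by differences), so $\dim B=m/4$ and $|C|=2^{3m/4}$.

*Example.* For $m=4$, $J_1=\{1,2,3,4\}$: $\mathrm{acc}(1,1,1,1)=(1,0,1,0)$, so $C=\{c:c_1+c_3=0\}$, the code of Section 2. In general, if $J=\{p_1<p_2<p_3<p_4\}$, then $\mathrm{acc}(\mathbf 1_J)$ is the indicator of $[p_1,p_2)\cup[p_3,p_4)$, of weight $(p_2-p_1)+(p_4-p_3)$, which is large when the elements of $J$ are spread out.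

**Membership in $C$.** Put $\sigma_j(c)=\sum_{x\ge j}c_x$. As $B$ is spanned by the $\mathrm{acc}(\mathbf 1_{J_a})$ and
$$\langle\mathrm{acc}(\mathbf 1_{J_a}),c\rangle=\sum_xc_x\,|\{j\in J_a:j\le x\}|=\sum_{j\in J_a}\sigma_j(c),$$
we have
$$c\in C\iff\sum_{j\in J_a}\sigma_j(c)=0\text{ in }\mathbb F_2\text{ for all }a\in[M].\tag{8}$$
In the example this reads $\sigma_1+\sigma_2+\sigma_3+\sigma_4=c_1+2c_2+3c_3+4c_4=c_1+c_3=0$.

**Lemma 2.** With $\eta=1/200$, some partition satisfies $\sum_{T\in B\setminus0}\eta^{|T|}\le0.04$.

*Proof.* **Step 1: reduce to counting.** We choose the partition uniformly at random and bound the expectation of the sum. Let $u$ have weight $w\ge1$. By symmetry under permutations of $[m]$, $y_u$ is uniform among vectors of weight $4w=2A$, where $A:=2w$.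

**Step 2: count the $y$ of weight $2A$ with $|\mathrm{acc}(y)|=j$.** Let the support be $p_1<\dots<p_{2A}$. The ones of $\mathrm{acc}(y)$ form the $A$ nonempty intervals $[p_{2i-1},p_{2i})$. Their lengths are positive with sum $j$: $\binom{j-1}{A-1}$ choices. The $m-j$ zeros form an initial interval $[1,p_1)$, possibly empty, and $A$ intervals $[p_{2i},p_{2i+1})$ with $p_{2A+1}:=m+1$, nonempty: $\binom{m-j}A$ choices of lengths. The lengths determine $y$. So the count is
$$\binom{m-j}A\binom{j-1}{A-1}\le\binom mA\binom{j-1}{A-1}.$$

**Step 3: sum against $\eta^j$.** We have $\sum_j\binom{j-1}{A-1}\eta^j=\big(\sum_{l\ge1}\eta^l\big)^A=\theta^A$ with $\theta=\frac\eta{1-\eta}=\frac1{199}$. Hence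
$$\mathbb E\sum_{T\in B\setminus0}\eta^{|T|}\le\sum_{w=1}^M\tau_w,\qquad\tau_w=\binom Mw\binom mA\theta^A\Big/\binom m{2A}.$$

**Step 4: show $\tau_w\le0.19^A$.** First, $\binom Mw\le(eM/w)^w=(em/2A)^{A/2}$. Second,
$$\binom mA\Big/\binom m{2A}=\prod_{j=1}^A\frac{A+j}{m-2A+j}.$$
If $A\le m/4$, then $A<m-2A$, so the factors increase in $j$ and the product is at most $\big(\frac{2A}{m-A}\big)^A\le\big(\frac{8A}{3m}\big)^A$. Therefore
$$\tau_w\le\Big[\tfrac83\sqrt{e/2}\,\sqrt{A/m}\;\theta\Big]^A\le(1.56\,\theta)^A\le0.19^A,$$
using $\sqrt{A/m}\le\frac12$. If $A>m/4$, the ratio of binomials is at most $2^m\le16^A$, and $(em/2A)^{A/2}\le(2e)^{A/2}\le2.34^A$. Therefore $\tau_w\le(2.34\cdot16/199)^A\le0.19^A$.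

**Step 5: conclude.** The expectation is at most $\sum_{w\ge1}0.19^{2w}=\frac{0.0361}{0.9639}<0.04$, so some partition does at least as well. $\square$

Fix such a partition for each $m$. Lemmas 1 and 2 together give: for every $g$ and every $\beta\in(0,\frac14]$,
$$n\le\frac{\eta^2m}{9\beta^2}\ \Longrightarrow\ \mathrm{TV}(P^n_C,P^n_{C+g})\le0.04,\tag{9}$$
because then $3\beta\sqrt{n/m}\le\eta$.

**A far coset.** The bad words must be far from $C$. Since $h(1/25)\le0.243$, Fact 4(b) shows that at most $|C|\,2^{0.243m}=2^{0.993m}<2^m$ vectors lie within $m/25$ of $C$. So there is $g$ with $\mathrm{dist}(g,C)>m/25$. As $C$ is linear, every $c+g\in C+g$ has the same distance to $C$: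
$$\mathrm{dist}(s,C)>m/25\quad\text{for every }s\in C+g.\tag{10}$$

## 9. The hard class and its $k$ distributions

Let $d\ge4$, $k\ge12d$, and
$$m=4\lfloor d/4\rfloor,\qquad K=\lfloor k/4\rfloor\ge12.$$
Then $m\le d$, and $m\ge\frac47d$: write $d=4q+r$ with $q\ge1$, $r\le3$, so $m/d=4q/(4q+r)\ge4/7$. Take $C$ and $g$ from Section 8.

**Domain.** It consists of the point $z$; code points $e_1,\dots,e_m$; auxiliary points $v_1,\dots,v_m$; the $2K-1$ nodes of the tree of Section 5; and a finite padding set $W$.

**Class.** For $i\in[K]$, $c\in C$, define $h_{i,c}$ off $W$ by $h_{i,c}(z)=0$, $h_{i,c}(e_x)=c_x$, $h_{i,c}(v_j)=\sigma_j(c)$, and $h_{i,c}=1$ on a tree node iff it lies on the root–$\lambda_i$ path. Let $\mathcal H_0$ be the set of these functions.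

**VC dimension.** We check that $\mathrm{VC}(\mathcal H_0)\le d$ and pad. A set shattered by $\mathcal H_0$ does not contain $z$. It contains at most one tree node: if two nodes can both be $1$, they lie on a common root–leaf path, so one is an ancestor of the other, and then "ancestor $0$, descendant $1$" is impossible. It contains at most $\dim C$ code and auxiliary points, because their values depend only on $c$, so $r$ such points show at most $|C|=2^{\dim C}$ patterns, and shattering needs $2^r$. Hence $\mathrm{VC}(\mathcal H_0)\le1+\frac34m\le m\le d$, as $m\ge4$. Let $|W|=d-\mathrm{VC}(\mathcal H_0)$ and let $\mathcal H$ consist of all extensions of members of $\mathcal H_0$ by arbitrary functions on $W$. A set is shattered by $\mathcal H$ iff its part off $W$ is shattered by $\mathcal H_0$, so $\mathrm{VC}(\mathcal H)=d$ exactly. No distribution below charges $W$.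

**Clauses (fixed and known to the learner).**
- The $K$ tree clauses.
- For the constraint $v_m\oplus e_m=0$: $2$ clauses.
- For $v_j\oplus v_{j+1}\oplus e_j=0$, $j<m$: $4$ clauses each.
- For $\bigoplus_{j\in J_a}v_j=0$, $a\in[M]$: $8$ clauses each.

The XOR clauses number $2+4(m-1)+8\cdot\frac m4=6m-2$, and all widths are at most $4$. If $f$ satisfies all clauses, then (3) holds. Moreover $f(v_m)=f(e_m)$ and $f(v_j)=f(v_{j+1})+f(e_j)$ give $f(v_j)=\sigma_j(f|_e)$ for all $j$, and then the last constraints and (8) give
$$f|_e\in C.\tag{11}$$
Conversely every $h_{i,c}$ satisfies all clauses: a path node that is internal has a child on the path, $\sigma_j(c)=\sigma_{j+1}(c)+c_j$, and $c\in C$ satisfies (8).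

**Signals.** For $i\in[K]$ use the distribution $D_i$ of Section 6 with hidden word $s^{(i)}$.

**Count.** Signals and clauses together number $2K+6m-2\le\frac k2+\frac k2$. Repeat one clause distribution to get exactly $k$.

*Example.* For $d=4$, $k=48$: $m=4$, $K=12$, $C=\{c_1=c_3\}$, and there are $12$ signals, $12$ tree clauses and $22$ XOR clauses, $46$ in all; one clause is repeated twice more.

**Instances.** In a *type-$i$ instance*, $s^{(i)}\in C$ and $s^{(j)}\in C+g$ for $j\ne i$.

**Claim.** In a type-$i$ instance, $\mathrm{OPT}\le\frac12$, and every $f:\mathcal X\to\{0,1\}$ with all losses at most $\mathrm{OPT}+\varepsilon$ satisfies $\{j:f(\lambda_j)=1\}=\{i\}$.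

*Proof.* Take $h_{i,c}$ with $c=s^{(i)}$, extended by $0$ on $W$. Its clause losses are at most $\frac12$ by (2). By (6), $L_{D_i}=\frac12$ since $\rho_i=0$, and $L_{D_j}\le\frac12$ for $j\ne i$ since $\lambda_j\mapsto0$. So $\mathrm{OPT}\le\frac12$.

Now let $f$ have all losses at most $\frac12+\varepsilon$. By (2) it satisfies all clauses, so by (3) $f(\lambda_j)=1$ for some $j$, and by (11) $f|_e\in C$. For any such $j$, (6) gives $b\rho_j(f)\le\varepsilon$, that is, $\mathrm{dist}(f|_e,s^{(j)})\le m/25$. Hence $\mathrm{dist}(s^{(j)},C)\le m/25$, so $s^{(j)}\notin C+g$ by (10), and $j=i$. $\square$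

**Randomized predictors face no such barrier.** For any fixed $c\in C$, the uniform mixture of $h_{1,c},\dots,h_{K,c}$ has all clause losses at most $\frac12$, and by (5) its loss on every $D_i$ is at most $\frac12+\frac bK$. Moreover $\mathrm{OPT}\ge\frac12$ whatever the hidden words are, since a member of $\mathcal H$ that agrees with $h_{j,c}$ off $W$ has $L_{D_j}\ge\frac12$ by (6). So if $K\ge25$ this mixture is within $\varepsilon$ of $\mathrm{OPT}$ on all these instances, with no samples at all.

## 10. Finding the good leaf: proof of Theorem 1

Take $\varepsilon\in(0,\frac1{75}]$, $\delta\in(0,\frac14]$ and a deterministic learner; we may assume $N<\infty$.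

**Step 1: set up priors that differ in one leaf.** Under $\mathbb P_0$ the words $s^{(1)},\dots,s^{(K)}$ are independent and uniform on $C+g$. Under $\mathbb P_i$ they are the same except that $s^{(i)}$ is uniform on $C$. Thus $\mathbb P_i$ is supported on type-$i$ instances. Under $\mathbb P_0$ no leaf is good, and we use no success guarantee there, only the bound $N$ on the expected number of samples, which holds for every tuple. Think of each distribution as an infinite pre-drawn i.i.d. tape that the learner reads. Under each prior the tapes of different distributions are independent of each other and of the internal randomness, and between $\mathbb P_0$ and $\mathbb P_i$ only the law of tape $i$ changes.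

**Step 2: a short prefix of tape $i$ says little.** Let $n=\lfloor\eta^2m/(9\beta^2)\rfloor$. A sample of $D_i$ is obtained from a sample of $Q_{s^{(i)}}$ by a kernel that does not depend on $s^{(i)}$: replace it by $(\lambda_i,0)$ with probability $b$, otherwise rename $x$ to $e_x$. By (9) and Fact 3(a), the first $n$ entries of tape $i$ have laws within TV distance $0.04$ under $\mathbb P_i$ and $\mathbb P_0$.

**Step 3: an event that reads only this prefix.** The output depends on an unbounded part of tape $i$, so we cannot apply Step 2 to it directly. Let $N_i$ be the number of samples the learner takes from $D_i$, and let $\hat\imath$ be the least $j$ with $f(\lambda_j)=1$ ($\hat\imath=0$ if there is none). Set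
$$E_i=\{N_i>n\}\cup\{N_i\le n,\ \hat\imath=i\}.$$
Run the learner until it asks for entry $n+1$ of tape $i$. If it asks, $E_i$ occurs. If it never asks, the whole run used only the first $n$ entries of tape $i$. So $E_i$ is determined by the internal randomness, the other tapes and the first $n$ entries of tape $i$, and by Step 2 and Fact 3(b), $\mathbb P_i(E_i)\le\mathbb P_0(E_i)+0.04$.

**Step 4: compare.** The learner succeeds with probability at least $1-\delta\ge\frac34$ on every type-$i$ instance, and by the Claim success implies $\hat\imath=i$. Averaging over the prior,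
$$\tfrac34\le\mathbb P_i(\hat\imath=i)\le\mathbb P_i(E_i)\le\mathbb P_0(E_i)+0.04\le\mathbb P_0(\hat\imath=i)+\mathbb P_0(N_i>n)+0.04.$$

**Step 5: sum over the leaves.** The point is that all terms on the right are now under the same law $\mathbb P_0$. The events $\{\hat\imath=i\}$ are disjoint, so their probabilities add up to at most $1$. By Markov's inequality $\mathbb P_0(N_i\ge n+1)\le\mathbb E_0N_i/(n+1)$. Hence
$$0.71K\le1+\frac{\sum_i\mathbb E_0N_i}{n+1}\le1+\frac N{n+1}.$$

**Step 6: constants.** Since $K\ge12$, $0.71K-1\ge0.62K$. Since $k\ge48$, $K\ge\frac{k-3}4\ge0.234k$. So $N\ge0.145\,k\,(n+1)$. Next, $n+1\ge\frac{\eta^2m}{9\beta^2}$ with $\eta^2=\frac1{40000}$, and by (4) $9\beta^2\le9\left(\frac34\cdot25\varepsilon\right)^2\le3165\,\varepsilon^2$. With $m\ge\frac47d$,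
$$N\ge0.145\,k\cdot\frac m{40000\cdot3165\,\varepsilon^2}\ge\frac{0.145\cdot\frac47}{1.266\cdot10^8}\cdot\frac{dk}{\varepsilon^2}\ge5\cdot10^{-10}\,\frac{dk}{\varepsilon^2}.$$
The class $\mathcal H$ does not depend on $\varepsilon$ or $\delta$. This proves Theorem 1, and with it the Corollary. $\blacksquare$

## 11. Tightness for $12d\le k\le2^d$, and fewer distributions

**Theorem 2(b), matching bounds.** If $k\le2^d$ and $\delta\ge2^{-d}$, then $d+\log(k/\delta)=O(d)$, so the upper bound of Section 4 is $O(dk/\varepsilon^2)$, achieved by a proper deterministic learner. The conditions $12d\le k\le2^d$ and $2^{-d}\le\delta\le\frac14$ force $d\ge7$: $12d\le2^d$ fails for $1\le d\le6$, and $d=0$ would need $\delta\ge1$. So Theorem 1 applies and gives $\Omega(dk/\varepsilon^2)$ even for improper deterministic learners. $\square$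

**Proof of Theorem 2(a).** The purpose is to cover $k<12d$ by shrinking the dimension. If $k\ge12d$, Theorem 1 gives more than is claimed. Otherwise put $d'=\lfloor k/12\rfloor$. Then $d'\ge4$ because $k\ge48$; $d'\le k/12<d$; and $d'\ge k/24$, because $\lfloor t\rfloor\ge t/2$ for $t\ge1$. As $k\ge12d'$, Theorem 1 applies to $(d',k)$. Add $d-d'$ unconstrained points, with all extensions to them allowed, carrying no mass under any distribution used. The class now has VC dimension $d$, and neither the losses nor $\mathrm{OPT}$ change, so the proof of Theorem 1 applies to it word for word. It gives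
$$N\ge c_0\frac{d'k}{\varepsilon^2}\ge\frac{c_0}{24}\cdot\frac{k^2}{\varepsilon^2}\ge\frac{c_0}{24}\cdot\frac{k\min\{d,k\}}{\varepsilon^2}.\qquad\blacksquare$$

For $k\ll d$ these results leave a gap between the lower bound $\Omega(k^2/\varepsilon^2)$ of (a), together with the classical $\Omega(d/\varepsilon^2)$, and the upper bound in (b). The gap does not affect the Corollary, whose instances have $k=12d$.
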